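\title{Chains of antiderivatives with integer values at both endpoints}

\begin{abstract}
We determine the lengths $\alpha>0$ for which some nonzero sequence of successive antiderivatives on $[0,\alpha]$ takes integer values at both endpoints. A conjecture suggested by $e^x$ and by $\cos x,\sin x$ predicts that $e^\alpha$ is rational or that $\cos\alpha$ and $\sin\alpha$ are both rational. It is false: $\alpha=\pi\sqrt2$ is a counterexample, and such a sequence exists exactly when $\alpha$ is irrational. Under the growth condition $\log^+|f_n(0)|=o(n\log n)$, whose order is sharp, a corrected form holds: a sequence exists exactly when $\cosh(\alpha/\sqrt d)$ and $\sqrt d\,\sinh(\alpha/\sqrt d)$ are both rational for some squarefree integer $d\ne0$.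
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\alpha>0$ be a real number. A \emph{chain} on $[0,\alpha]$ is a sequence $f_0,f_1,f_2,\ldots$ of differentiable functions $[0,\alpha]\to\mathbb R$ with $f_{i+1}'=f_i$ for all $i\ge0$. The chain is \emph{integral} if $f_i(0)$ and $f_i(\alpha)$ are integers for all $i$, and \emph{nonzero} if not every $f_i$ is the zero function. For which $\alpha$ is there a nonzero integral chain on $[0,\alpha]$?

Each integration brings one free constant and two conditions. The condition $f_{i+1}(0)\in\mathbb Z$ restricts the constant to the integers, and the condition $f_{i+1}(\alpha)\in\mathbb Z$ then says that $\int_0^\alpha f_i$ is an integer, which constrains the choices made earlier. Two families of solutions are easy to find. If $e^\alpha=s/t$ is rational, take $f_i=te^x$ for all $i$. If $\cos\alpha$ and $\sin\alpha$ are rational with common denominator $t$, take $t$ times $(\cos x,\sin x,-\cos x,-\sin x,\cos x,\ldots)$. The problem posed in \cite{problem}, whose title asks about the interval $[0,1]$, leads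 to the conjecture that no other lengths occur.

\medskip
\noindent\textbf{Conjecture.} \emph{If there is a nonzero integral chain on $[0,\alpha]$, then $e^\alpha\in\mathbb Q$, or both $\cos\alpha\in\mathbb Q$ and $\sin\alpha\in\mathbb Q$.}
\medskip

Both families come from the functions $\lambda^{-n}e^{\lambda x}$, which are successive antiderivatives for every complex $\lambda\ne0$: the first from $\lambda=1$, the second as the real part for $\lambda=i$. The frequency $\lambda=1/k$ with $k\ge1$ an integer gives $k^ne^{x/k}$, which needs $e^{\alpha/k}\in\mathbb Q$; this implies $e^\alpha\in\mathbb Q$, so no new length appears, in agreement with the conjecture. But the property of $\lambda=i$ that matters is that $d=\lambda^{-2}$ is an integer, so that the recurrence $f_{n+2}=df_n$ preserves integrality. Any nonzero integer $d$ has this property, and $d=-2$ already breaks the conjecture.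

\begin{theorem}\label{thm:counter}
The conjecture is false: $\alpha=\pi\sqrt2$ is a counterexample.
\end{theorem}

The full answer has nothing to do with exponentials. Throughout, $\|\cdot\|$ is the supremum norm on $[0,\alpha]$.

\begin{theorem}\label{thm:irr}
A nonzero integral chain on $[0,\alpha]$ exists if and only if $\alpha$ is irrational. Moreover, let $\alpha$ be irrational, let $g\in C[0,\alpha]$ be such that $g(0)$, $g(\alpha)$ and $\int_0^\alpha g$ are integers, and let $\varepsilon>0$. Then there is an integral chain on $[0,\alpha]$ with $\|f_0-g\|<\varepsilon$ and $f_0$ the restriction of an entire function.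
\end{theorem}

The three conditions on $g$ hold for the first term of every integral chain, since $\int_0^\alpha f_0=f_1(\alpha)-f_1(0)$, and they survive uniform limits. So for irrational $\alpha$ the uniform closure of the set of possible $f_0$ is exactly the set of such $g$. The lengths allowed by the conjecture form a countable set, so all but countably many $\alpha>0$ are counterexamples.

The chains of Theorem~\ref{thm:irr} rely on the freedom to choose the integers $f_n(0)$ very large. When this freedom is removed, the exponentials return. Write $\log^+t=\max(\log t,0)$, with $\log^+0=0$. For an integer $d\neq0$ the functions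
\begin{equation}\label{eq:series}
\cosh\frac{x}{\sqrt d}=\sum_{j\ge0}\frac{x^{2j}}{(2j)!\,d^{j}},\qquad \sqrt d\,\sinh\frac{x}{\sqrt d}=\sum_{j\ge0}\frac{x^{2j+1}}{(2j+1)!\,d^{j}}
\end{equation}
are real for real $x$ and do not depend on the choice of $\sqrt d$. For squarefree $d\ne0$, the values $d=\pm1$ included, let
$$S_d=\bigl\{\alpha>0:\ \cosh(\alpha/\sqrt d)\in\mathbb Q\ \text{ and }\ \sqrt d\,\sinh(\alpha/\sqrt d)\in\mathbb Q\bigr\}.$$

\begin{theorem}\label{thm:slow}
For $\alpha>0$ the following are equivalent:
\begin{itemize}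
\item[(a)] there is a nonzero integral chain on $[0,\alpha]$ with $\log^+|f_n(0)|=o(n\log n)$;
\item[(b)] there is a nonzero integral chain on $[0,\alpha]$ with $f_{n+2}=df_n$ for all $n$, for some nonzero integer $d$;
\item[(c)] $\alpha\in S_d$ for some squarefree integer $d\ne0$.
\end{itemize}
\end{theorem}

The conjecture lists two of the sets $S_d$, and each of the others consists of counterexamples.

\begin{proposition}\label{prop:Sd}
\begin{itemize}
\item[(i)] $\alpha\in S_1$ if and only if $e^\alpha\in\mathbb Q$. For $d=-m<0$, $\alpha\in S_d$ if and only if $\cos(\alpha/\sqrt m)$ and $\sqrt m\,\sin(\alpha/\sqrt m)$ are rational. So the conjecture allows exactly the lengths in $S_1\cup S_{-1}$.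
\item[(ii)] $\pi\sqrt m\in S_{-m}$, and for $d>1$ we have $\sqrt d\,\log(x+y\sqrt d)\in S_d$ whenever $x,y\ge1$ are integers with $x^2-dy^2=1$.
\item[(iii)] $S_d\cap S_{d'}=\emptyset$ for distinct squarefree $d,d'$.
\end{itemize}
\end{proposition}

The growth condition in (a) has the right order: $o(n\log n)$ cannot be replaced by $O(n\log n)$.

\begin{theorem}\label{thm:sharp}
For $\alpha=\sqrt2$ there are a constant $C$ and a nonzero integral chain with $|f_n(0)|\le C^{n+1}n!$ for all $n$, while condition \textup{(c)} of Theorem~\ref{thm:slow} fails.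
\end{theorem}

Section~\ref{sec:exp} treats the exponential chains. Sections~\ref{sec:rat} and~\ref{sec:irr} prove Theorems~\ref{thm:irr} and~\ref{thm:sharp}. The main work is the implication (a)$\Rightarrow$(c): Section~\ref{sec:gen} shows that slow growth makes the generating series of the endpoint values rational, and Section~\ref{sec:poles} shows that their poles are frequencies $\lambda$ with $\lambda^{-2}\in\mathbb Z$.

\section{Basic formulas and standard facts}\label{sec:prelim}

In a chain every $f_i$ is continuous and $f_m^{(k)}=f_{m-k}$ for $0\le k\le m$. Taylor's formula with integral remainder therefore reads, for $1\le k\le m$,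
\begin{equation}\label{eq:taylor}
f_m(x)=\sum_{j=0}^{k-1}f_{m-j}(0)\frac{x^j}{j!}+\int_0^x\frac{(x-t)^{k-1}}{(k-1)!}f_{m-k}(t)\,dt .
\end{equation}
Integrating by parts until the derivatives of a polynomial $q$ vanish gives
\begin{equation}\label{eq:parts}
\int_0^\alpha f_n\,q=\sum_{k=0}^{\deg q}(-1)^k\bigl[f_{n+1+k}\,q^{(k)}\bigr]_0^\alpha .
\end{equation}
For a continuous function $f$ on $[0,\alpha]$ and $n\ge0$ we use the moments
$$M_n(f)=\int_0^\alpha\frac{(\alpha-t)^n}{n!}f(t)\,dt,\qquad |M_n(f)|\le\|f\|\frac{\alpha^{n+1}}{(n+1)!}.$$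
The following standard facts are quoted by their labels.
\begin{itemize}
\item[(GS)] \emph{Gelfond--Schneider theorem.} If $\ell\ne0$, $e^\ell$ is algebraic and $b$ is an algebraic number that is not rational, then $e^{b\ell}$ is transcendental. The usual form assumes $e^\ell\ne1$. If $e^\ell=1$, then $\ell=2\pi ik$ with an integer $k\neq0$, and the usual form applies to $\ell/2k=\pi i$, for which $e^{\pi i}=-1$, with $2kb$ in place of $b$.
\item[(HL)] \emph{Hermite--Lindemann theorem.} $e^\gamma$ is transcendental for algebraic $\gamma\ne0$.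
\item[(F)] \emph{Fatou's lemma.} A rational function in $\mathbb Q(z)$ whose expansion at $0$ lies in $\mathbb Z[[z]]$ equals $p/q$ with coprime $p,q\in\mathbb Z[z]$ and $q(0)=1$.
\item[(W)] \emph{Weierstrass approximation.} Polynomials are uniformly dense in $C[0,\alpha]$. Hence a continuous $h$ with $\int_0^\alpha hq=0$ for all polynomials $q$ has $\int_0^\alpha h^2=0$, so $h=0$.
\item[(C)] \emph{Cauchy's estimate.} If $\Phi$ is analytic near the disc $|z-z_0|\le r$ and $|\Phi|\le M$ on its boundary, then $|\Phi^{(k)}(z_0)|\le k!\,Mr^{-k}$.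
\item[(H)] \emph{Harnack's inequality.} If $h\ge0$ is harmonic on $|z|<S$ and $|z|\le r<S$, then $\frac{S-r}{S+r}h(0)\le h(z)\le\frac{S+r}{S-r}h(0)$.
\end{itemize}

\section{Exponential chains}\label{sec:exp}

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Let $\alpha=\pi\sqrt2$ and put $f_0=\cos(x/\sqrt2)$, $f_1=\sqrt2\sin(x/\sqrt2)$, $f_{i+2}=-2f_i$. Then $f_1'=f_0$ and $f_2'=(-2\cos(x/\sqrt2))'=\sqrt2\sin(x/\sqrt2)=f_1$. If $f_{i+1}'=f_i$, then $f_{i+3}'=-2f_{i+1}'=-2f_i=f_{i+2}$, so this is a chain. Since $\alpha/\sqrt2=\pi$, we have $f_0(0)=1$, $f_0(\alpha)=-1$ and $f_1(0)=f_1(\alpha)=0$, and the recurrence makes all endpoint values integers.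

Apply (GS) with $\ell=i\pi$, $e^\ell=-1$. For $b=\sqrt2$ it shows that $e^{i\alpha}=\cos\alpha+i\sin\alpha$ is transcendental, so $\cos\alpha$ and $\sin\alpha$ are not both rational. For $b=-i\sqrt2$ it shows that $e^{\alpha}$ is transcendental, so $e^\alpha\notin\mathbb Q$.
\end{proof}

This is the case $d=-2$ of two general arguments.

\begin{proof}[Proof of \textup{(c)$\Rightarrow$(b)$\Rightarrow$(a)} in Theorem~\ref{thm:slow}]
Let $\alpha\in S_d$ and let $t\ge1$ be a common denominator of the two rational numbers in the definition of $S_d$. Put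
$$f_{2k}=td^k\cosh(x/\sqrt d),\qquad f_{2k+1}=td^k\sqrt d\,\sinh(x/\sqrt d).$$
These functions are real by \eqref{eq:series}, and $f_{n+2}=df_n$. We have $f_{2k+1}'=f_{2k}$ and $f_{2k+2}'=td^{k+1}\sinh(x/\sqrt d)/\sqrt d=f_{2k+1}$. The values at $0$ are $td^k$ and $0$, and the values at $\alpha$ are integers by the choice of $t$. This proves (b). A chain as in (b) has $f_{2k}(0)=d^kf_0(0)$ and $f_{2k+1}(0)=d^kf_1(0)$, so $\log^+|f_n(0)|=O(n)$, which gives (a).
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:Sd}]
(i) We have $e^\alpha=\cosh\alpha+\sinh\alpha$, and $\cosh\alpha$, $\sinh\alpha$ are $\frac12(e^\alpha\pm e^{-\alpha})$. For $d=-m$ the series \eqref{eq:series} are those of $\cos(x/\sqrt m)$ and $\sqrt m\sin(x/\sqrt m)$.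

(ii) At $\alpha=\pi\sqrt m$ the two numbers in (i) are $-1$ and $0$. For $\alpha=\sqrt d\log(x+y\sqrt d)$ we have $e^{\pm\alpha/\sqrt d}=x\pm y\sqrt d$, because $(x+y\sqrt d)(x-y\sqrt d)=1$. So $\cosh(\alpha/\sqrt d)=x$ and $\sqrt d\sinh(\alpha/\sqrt d)=dy$. Such $x,y$ exist, since Pell's equation has positive solutions for every nonsquare $d>1$.

(iii) If $\alpha\in S_d$, then $e^{\alpha/\sqrt d}=\cosh(\alpha/\sqrt d)+\sinh(\alpha/\sqrt d)$ is algebraic. Suppose $\alpha\in S_d\cap S_{d'}$ with $d\ne d'$. The number $b=\sqrt d/\sqrt{d'}$ is algebraic and not rational, since otherwise $dd'$ would be a square, which for squarefree integers forces $d=d'$. With $\ell=\alpha/\sqrt d$ both $e^\ell$ and $e^{b\ell}=e^{\alpha/\sqrt{d'}}$ are algebraic, contradicting (GS).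
\end{proof}

\section{Rational length}\label{sec:rat}

Formula \eqref{eq:parts} turns integer endpoint values into integer values of integrals. For $\alpha=1$ and $q=x(1-x)$, with $q'=1-2x$ and $q''=-2$, it gives
$$\int_0^1f_0\,x(1-x)\,dx=f_2(0)+f_2(1)+2f_3(0)-2f_3(1)\in\mathbb Z,$$
while the left side is at most $\|f_0\|/6$ in absolute value. So the integral vanishes if $\|f_0\|<6$. To reach the same conclusion for every $f_0$ we need weights whose derivatives are integers at both endpoints and whose size tends to zero. The factor $1/n!$ in $x^n(1-x)^n/n!$ provides the smallness, and the zeros of order $n$ at the endpoints absorb the denominator. These weights are symmetric under $x\mapsto1-x$ and see only the symmetric part of $f_0$, so we also use their multiples by $x$.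

\begin{proposition}\label{prop:rat}
If $\alpha$ is rational, every integral chain on $[0,\alpha]$ is zero.
\end{proposition}

\begin{proof}
Let $\alpha=a/b$ with positive integers $a,b$, and $w=x(a-bx)$, so that $0\le w\le a^2/4b$ on $[0,\alpha]$. For $n\ge0$ and $m\in\{0,1\}$ put $P=(bx)^mw^n/n!$.

If $c=\sum c_jx^j\in\mathbb Z[x]$, the $k$th derivative of $x^nc(x)/n!$ at $0$ is $0$ for $k<n$ and $c_{k-n}\,k!/n!$ for $k\ge n$, an integer in both cases. Now $P(x)=x^n(bx)^m(a-bx)^n/n!$ has this form. For $x=\alpha-y$ we have $bx=a-by$ and $a-bx=by$, so $w=y(a-by)$ and $P(\alpha-y)=y^n(a-by)^{m+n}/n!$ has this form too. Thus all derivatives of $P$ at $0$ and at $\alpha$ are integers, and \eqref{eq:parts} gives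
$$\int_0^\alpha f_0P\in\mathbb Z,\qquad\text{while}\qquad\Bigl|\int_0^\alpha f_0P\Bigr|\le\alpha\|f_0\|\,a^m\,\frac{(a^2/4b)^n}{n!}\longrightarrow0 .$$
So there is $n_0$ with $\int_0^\alpha f_0w^n=\int_0^\alpha f_0\,xw^n=0$ for all $n\ge n_0$. The function $h=f_0w^{n_0}$ is then orthogonal to all polynomials of the form $q_1(w)+xq_2(w)$.

Every polynomial has this form. Indeed $x^2=(ax-w)/b$, so
$$x\bigl(q_1(w)+xq_2(w)\bigr)=-\frac{w\,q_2(w)}{b}+x\Bigl(q_1(w)+\frac{a\,q_2(w)}{b}\Bigr),$$
and the space of such polynomials contains $1$ and is closed under multiplication by $x$. By (W), $h=0$. Since $w>0$ on $(0,\alpha)$, we get $f_0=0$ there, and $f_0=0$ by continuity. The shifted sequence $(f_j,f_{j+1},\ldots)$ is again an integral chain, so $f_j=0$ for every $j$.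
\end{proof}

Rationality of $\alpha$ enters in one place: clearing the denominator of $\alpha$ in $x^n(\alpha-x)^n/n!$ costs the geometric factor $b^n$, which $n!$ defeats.

\section{Irrational length}\label{sec:irr}

A chain is determined by $f_0$ and the constants $a_n=f_n(0)$, $n\ge1$, through $f_{n+1}(x)=a_{n+1}+\int_0^xf_n$, and any differentiable $f_0$ and any real $a_n$ give a chain in this way. Formula \eqref{eq:taylor} with $m=k=n+1$ and $x=\alpha$ gives $f_1(\alpha)-a_1=M_0(f_0)$ and, for $n\ge1$,
$$f_{n+1}(\alpha)-a_{n+1}=\alpha a_n+c_n+M_n(f_0),\qquad c_n=\sum_{j=2}^{n}a_{n+1-j}\frac{\alpha^j}{j!},$$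
where $c_n$ depends only on $a_1,\dots,a_{n-1}$. Hence the chain is integral if and only if all $a_n$ are integers, $f_0(0),f_0(\alpha),M_0(f_0)\in\mathbb Z$, and
\begin{equation}\label{eq:cond}
\alpha a_n+c_n+M_n(f_0)\in\mathbb Z\qquad(n\ge1).
\end{equation}

Consider $n=1$, where the condition is $\alpha a_1+M_1(f_0)\in\mathbb Z$. For irrational $\alpha$ the group $\alpha\mathbb Z+\mathbb Z$ is dense in $\mathbb R$, so a suitable integer $a_1$ satisfies the condition up to an error $\theta_1$ as small as we like, though in general not exactly. We remove the error by changing $f_0$, and the change must not disturb $f_0(0)$, $f_0(\alpha)$ and $M_0(f_0)$. The polynomial $Q_1=(x^2(\alpha-x)^2)'=2x(\alpha-x)(\alpha-2x)$ vanishes at both endpoints and has $M_0(Q_1)=0$, while $M_1(Q_1)=\int_0^\alpha x^2(\alpha-x)^2dx=\alpha^5/30$. Adding $30\,\theta_1Q_1/\alpha^5$ to $f_0$ shifts $M_1(f_0)$ by $\theta_1$ and preserves the three earlier quantities.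

At step $n$ the correction must preserve $M_0,\dots,M_{n-1}$ as well. Put
$$Q_n=\frac{d^n}{dx^n}\bigl[x^{n+1}(\alpha-x)^{n+1}\bigr],\qquad n\ge1 .$$
The bracket vanishes to order $n+1$ at both endpoints, so $Q_n(0)=Q_n(\alpha)=0$, and $n$ integrations by parts produce no boundary terms. The $n$th derivative of $(\alpha-t)^j/j!$ is $0$ for $j<n$ and $(-1)^n$ for $j=n$. Therefore $M_j(Q_n)=0$ for $j<n$, and, by the beta integral and $\binom{2n+2}{n+1}\le4^{n+1}$,
\begin{equation}\label{eq:kappa}
\kappa_n:=M_n(Q_n)=\int_0^\alpha x^{n+1}(\alpha-x)^{n+1}dx=\alpha^{2n+3}\frac{((n+1)!)^2}{(2n+3)!}\ge\frac{\alpha^{2n+3}}{(2n+3)4^{n+1}} .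
\end{equation}
We state the recursive construction in a form that keeps track of the size of $a_n$.

\begin{lemma}\label{lem:construct}
Let $g_0$ be a real polynomial with $g_0(0),g_0(\alpha),M_0(g_0)\in\mathbb Z$. For $n\ge1$ let $\delta_n>0$ and $T_n\subset\mathbb Z$ be such that for every real $\theta$ some $a\in T_n$ makes $\alpha a+\theta$ lie within $\delta_n$ of an integer. Suppose $\sum_n\delta_n\kappa_n^{-1}\max_{|z|\le\alpha+1}|Q_n(z)|<\infty$, the maximum being over complex $z$. Then there is an integral chain with $f_n(0)\in T_n$ for $n\ge1$ and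
$$f_0=g_0+\sum_{n\ge1}\theta_n\,Q_n/\kappa_n,\qquad|\theta_n|\le\delta_n .$$
\end{lemma}

\begin{proof}
Let $F_0=g_0$. Given $F_{n-1}$ and $a_1,\dots,a_{n-1}$, choose $a_n\in T_n$ and a real $\theta_n$ with $|\theta_n|\le\delta_n$ and
$$\alpha a_n+c_n+M_n(F_{n-1})+\theta_n\in\mathbb Z,$$
and put $F_n=F_{n-1}+\theta_nQ_n/\kappa_n$. The polynomials $F_n$ converge uniformly on $|z|\le\alpha+1$, so their limit $f_0$ is analytic on $|z|<\alpha+1$, real and differentiable on $[0,\alpha]$. It agrees with $g_0$ at $0$ and $\alpha$, and $M_0(f_0)=M_0(g_0)$. Since $M_n(Q_j)=0$ for $j>n$ and the convergence is uniform, $M_n(f_0)=M_n(F_n)=M_n(F_{n-1})+\theta_n$. So \eqref{eq:cond} holds.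
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:irr}]
Proposition~\ref{prop:rat} excludes rational $\alpha$. Let $\alpha$ be irrational and let $g$, $\varepsilon$ be as in the theorem.

We first find a polynomial $g_0$ with $\|g_0-g\|<\varepsilon/2$ and with the same values at $0$ and $\alpha$ and the same integral as $g$. The linear map $q\mapsto(q(0),q(\alpha),\int_0^\alpha q)$ from polynomials of degree at most $2$ to $\mathbb R^3$ is injective: $q(0)=q(\alpha)=0$ forces $q=cx(\alpha-x)$, whose integral is $c\alpha^3/6$. It is therefore bijective, with continuous inverse. By (W) take a polynomial within $\eta$ of $g$. Its three functionals differ from those of $g$ by at most $\eta$, $\eta$ and $\alpha\eta$, so a quadratic of norm $O(\eta)$ corrects them, and a small $\eta$ gives $g_0$.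

Choose $\delta_n>0$ with $\delta_n\kappa_n^{-1}\max_{|z|\le n+\alpha}|Q_n(z)|\le\varepsilon2^{-n-2}$, and let $T_n=\mathbb Z$, which is allowed because $\alpha\mathbb Z+\mathbb Z$ is dense. Lemma~\ref{lem:construct} gives an integral chain with $\|f_0-g_0\|\le\varepsilon/4$, so $\|f_0-g\|<\varepsilon$. On a disc $|z|\le r$ the terms with $n\ge r$ are bounded by $\varepsilon2^{-n-2}$, so the series for $f_0$ converges locally uniformly on $\mathbb C$ and $f_0$ is entire. The choice $g=Q_1$, $\varepsilon<\|Q_1\|$ gives $f_0\ne0$, hence a nonzero integral chain.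
\end{proof}

The size of $a_n$ depends on how small $\delta_n$ must be and on how fast the multiples of $\alpha$ fill the circle $\mathbb R/\mathbb Z$. If we ask only that $f_0$ be analytic near $[0,\alpha]$, then $1/\delta_n$ can be taken as $n!$ times a geometric factor, and for $\alpha=\sqrt2$ about $1/\delta_n$ multiples are enough.

\begin{proof}[Proof of Theorem~\ref{thm:sharp}]
Let $\alpha=\sqrt2$. For $|z|\le\alpha+1$ and $|\zeta-z|=1$ we have $|\zeta(\alpha-\zeta)|\le(\alpha+2)(2\alpha+2)=8+6\sqrt2<17$, so (C) gives $|Q_n(z)|\le n!\,17^{n+1}$. By \eqref{eq:kappa} and $\alpha^{2n+3}\ge2^{n+1}$, we have $\kappa_n^{-1}\le(2n+3)2^{n+1}\le6^{n+1}$. Fix $\varepsilon$ with $0<\varepsilon<\min(1,\|Q_1\|)$ and put $\delta_n=\varepsilon/(n!\,204^{n+1})$. Then $\delta_n\kappa_n^{-1}|Q_n|\le\varepsilon2^{-n-1}$ on $|z|\le\alpha+1$.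

Define integers $p_k,q_k\ge1$ by $p_k+q_k\sqrt2=(1+\sqrt2)^k$, $k\ge1$; the fractions $p_k/q_k$ are the continued fraction convergents of $\sqrt2$. Multiplying by the conjugate relation gives $p_k^2-2q_k^2=(-1)^k$. Hence $p_k$ and $q_k$ are coprime, $p_k<2q_k$, and $|\sqrt2-p_k/q_k|=1/(q_k(p_k+q_k\sqrt2))<1/q_k^2$. Also $q_{k+1}=p_k+q_k$, so $q_k<q_{k+1}<3q_k$. Let $k$ be least with $q_k\ge2/\delta_n$, and write $p/q=p_k/q_k$. Since $q_1=1<2/\delta_n$, we have $k\ge2$ and $q<3q_{k-1}<6/\delta_n$. Let $T_n=\{0,1,\dots,q-1\}$. As $a$ runs over $T_n$, the number $ap/q$ runs modulo $1$ over all multiples of $1/q$. So for each real $\theta$ some $a\in T_n$ puts $ap/q+\theta$ within $1/2q$ of an integer. Since $|a\sqrt2-ap/q|<1/q$, the number $a\sqrt2+\theta$ is within $3/2q<\delta_n$ of an integer.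

Lemma~\ref{lem:construct} with $g_0=Q_1$ gives an integral chain with $\|f_0-Q_1\|\le\varepsilon/2$, so $f_0\ne0$. Here $f_0(0)=0$, and $0\le f_n(0)<6/\delta_n\le C^{n+1}n!$ for $n\ge1$ with $C=6\cdot204/\varepsilon$. Finally, if $\sqrt2\in S_d$, then $e^{\sqrt2/\sqrt d}$ is algebraic while $\sqrt2/\sqrt d$ is a nonzero algebraic number, contradicting (HL).
\end{proof}

\section{Slow growth forces rational generating series}\label{sec:gen}

To an integral chain we attach $a_n=f_n(0)$, $b_n=f_n(\alpha)$ and the formal series
$$A=\sum_{n\ge0}a_nz^n,\qquad B=\sum_{n\ge0}b_nz^n\qquad\text{in }\mathbb Z[[z]].$$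
For $\lambda^{-n}e^{\lambda x}$ the corresponding series are $1/(1-z/\lambda)$ and $e^{\alpha\lambda}/(1-z/\lambda)$: the frequency appears as a pole. This is the reason to prove the following statement.

\begin{proposition}\label{prop:rational}
If an integral chain satisfies $\log^+|a_n|=o(n\log n)$, then $A$ and $B$ are the expansions at $0$ of rational functions in $\mathbb Q(z)$.
\end{proposition}

The hypothesis allows $A$ and $B$ a priori to have radius of convergence zero. One combination of them is nevertheless entire.

\begin{lemma}\label{lem:E}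
For every integral chain the series $E=B-e^{\alpha z}A$ defines an entire function with $|E(z)|\le2\|f_0\|e^{\alpha|z|}$.
\end{lemma}

\begin{proof}
The coefficient of $z^n$ in $E$ is $e_n=b_n-\sum_{j=0}^na_{n-j}\alpha^j/j!$. So $e_0=b_0-a_0$, and \eqref{eq:taylor} with $m=k=n$ gives $e_n=M_{n-1}(f_0)-a_0\alpha^n/n!$ for $n\ge1$. In both cases $|e_n|\le2\|f_0\|\alpha^n/n!$.
\end{proof}

\subsection*{The plan}
Suppose we had a second, exact relation $uA+vB=p$ with polynomials $u,v,p$ and $(u,v)\ne(0,0)$. Substituting $B=e^{\alpha z}A+E$ gives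
$$WA=p-vE,\qquad W=u+ve^{\alpha z},$$
so $A$ would be a quotient of entire functions with poles among the zeros of $W$. For $f_n=te^x$ with $e^\alpha=s/t$ we have $A=t/(1-z)$, $B=s/(1-z)$, $sA-tB=0$, and $W=s-te^{\alpha z}$ vanishes at the pole $z=1$. Collecting the zeros of $W$ in a large disc into a polynomial $P$, we would get $PA=G$ with $G$ analytic on that disc.

Integrality then turns such an identity into rationality. Take the smallest case: $(z-\lambda)A=G$, where $|a_m|\le C^m$ and the coefficients $g_m=a_{m-1}-\lambda a_m$ of $G$ satisfy $|g_m|\le MR^{-m}$ with $R>C\ge1$. Subtracting $\lambda$ times the first row from the second,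
$$a_m^2-a_{m-1}a_{m+1}=\begin{vmatrix}a_m&a_{m+1}\\a_{m-1}&a_m\end{vmatrix}=\begin{vmatrix}a_m&a_{m+1}\\g_m&g_{m+1}\end{vmatrix},$$
which is at most $2MC(C/R)^m$ in absolute value. The left side is an integer, so it vanishes for large $m$. Then $(a_m)$ is eventually zero or eventually geometric, and $A$ is rational. No arithmetic property of $\lambda$ is needed: the row operation has complex coefficients, but it does not change the determinant.

We have no exact relation, but for each large $N$ we can find one that holds modulo $z^{1200N}$ with polynomials of degree below $N$. All later objects depend on $N$, and the proof consists in bounding them uniformly. The losses and gains in the determinants are of order $\exp(cN^2\log N)$, so the constants matter.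

For the rest of this section fix a chain as in Proposition~\ref{prop:rational}. Put $\psi(n)=\max_{k\le n}\log^+|a_k|$. This function is nondecreasing, and $\psi(n)=o(n\log n)$, because for each $\eta>0$ all but finitely many $k$ satisfy $\log^+|a_k|\le\eta k\log k$. By \eqref{eq:taylor} with $m=k=n$,
\begin{equation}\label{eq:norm}
|b_n|\le\|f_n\|\le Ke^{\psi(n)},\qquad K=e^\alpha(1+\|f_0\|)\ge1 .
\end{equation}
Let $L=1200N$; then $\psi(L)=o(N\log N)$. ``For large $N$'' means for $N\ge N_0$, with $N_0$ depending only on $\alpha$ and the chain. We bound an $r\times r$ determinant by $r!$ times the product of the largest moduli in the rows.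

\subsection*{An approximate linear relation}

\begin{lemma}\label{lem:relation}
For large $N$ there are real polynomials $u,v,p$ of degree less than $N$ with $uA+vB-p\in z^{L}\mathbb R[[z]]$, such that the largest of the moduli of the coefficients $u_i,v_i$ equals $1$.
\end{lemma}

\begin{proof}
For $N\le m<L$ the coefficient of $z^m$ in $uA+vB$ is $\sum_{i<N}(u_ia_{m-i}+v_ib_{m-i})$. Consider the integer matrix with columns indexed by $N\le m<L$ and the $2N$ rows $\mathbf a_i=(a_{m-i})_m$, $\mathbf b_i=(b_{m-i})_m$, $0\le i<N$. It suffices to show that its rank is less than $2N$: a nontrivial relation between the rows, suitably scaled, gives $u$ and $v$, and $p$ is the part of $uA+vB$ of degree below $N$.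

There are far more columns than rows, so a dimension count does not help. The point is that Taylor's formula nearly expresses the rows $\mathbf b_i$ through the rows $\mathbf a_i$. Formula \eqref{eq:taylor} for $f_{m-i}$ with $k=N-i$ gives
$$b_{m-i}-\sum_{j=0}^{N-1-i}\frac{\alpha^j}{j!}\,a_{m-i-j}=M_{N-1-i}(f_{m-N}),$$
which by \eqref{eq:norm} is at most $Ke^{\psi(L)}\alpha^{N-i}/(N-i)!$ in absolute value. The left side is the entry in column $m$ of $\mathbf b_i-\sum_j(\alpha^j/j!)\,\mathbf a_{i+j}$, and $i+j\le N-1$. Replacing each $\mathbf b_i$ by this row does not change the $2N\times2N$ minors, so each such minor $D$ satisfies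
$$|D|\le(2N)!\,K^{N}e^{2N\psi(L)}\prod_{s=1}^N\frac{\alpha^s}{s!}.$$
From $s!\ge(s/e)^s$ and $\sum_{s\le N}s\log s\ge\int_1^Nt\log t\,dt\ge\frac12N^2\log N-\frac14N^2$ we see that the logarithm of the product is at most $-\frac12N^2\log N+O(N^2)$. The other factors contribute $o(N^2\log N)$. So $|D|<1$ for large $N$, and $D=0$ because $D$ is an integer.
\end{proof}

\subsection*{The zeros and the size of $u+ve^{\alpha z}$}
We want to divide by $W=u+ve^{\alpha z}$, knowing about $u,v$ only their degrees and their normalization. The function $W$ may have many zeros near the origin: $2N-1$ linear conditions on the $2N$ coefficients can always be met, so some $W$ vanishes to order $2N-1$ at $0$. We need to know that $W$ is not too small at one point, that it has $O(N)$ zeros in a growing disc, and that it is not too small anywhere on a smaller disc once these zeros are removed. In the next two lemmas $u,v$ are any polynomials of degree less than $N$ whose largest coefficient has modulus $1$, and $N\ge N_1$ with $N_1$ depending only on $\alpha$.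

\begin{lemma}\label{lem:lower}
$\mu:=\max_{|z|\le1}|W(z)|\ge N^{-3N}$.
\end{lemma}

\begin{proof}
We recover $v$, and then $u$, from $W$. Let $\partial=d/dz$. Differentiating $N$ times kills $u$, and $\partial(ve^{\alpha z})=e^{\alpha z}(\partial+\alpha)v$, so $W^{(N)}=e^{\alpha z}V$ with $V=(\partial+\alpha)^Nv$ of degree less than $N$. For $|z|\le\frac12$, (C) on the disc of radius $\frac12$ about $z$ gives $|V(z)|\le e^{\alpha/2}N!\,2^N\mu$. By (C) at $0$, the coefficients satisfy $|V_k|\le e^{\alpha/2}N!\,4^N\mu$. Since $\partial^N=0$ on polynomials of degree less than $N$, the binomial series for $(\alpha+X)^{-N}$ inverts the operator: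
$$v=\alpha^{-N}\sum_{j<N}\binom{N+j-1}{j}(-\alpha)^{-j}\partial^jV .$$
The coefficient of $z^k$ in $\partial^jV$ is $V_{k+j}(k+j)!/k!$, the binomial coefficient is at most $4^N$, and $\alpha^{-N-j}\le\max(1,\alpha^{-1})^{2N}$. Hence
$$|v_k|\le N\,4^N\max(1,\alpha^{-1})^{2N}\,N!\;e^{\alpha/2}N!\,4^N\mu\le c_1^N(N!)^2\mu$$
with $c_1=c_1(\alpha)\ge1$. On $|z|\le1$ we get $|u|=|W-ve^{\alpha z}|\le\mu+Ne^\alpha c_1^N(N!)^2\mu\le c_2^N(N!)^2\mu$ with $c_2=c_2(\alpha)\ge c_1$, and by (C) the same bound holds for each $|u_k|$. By the normalization, $1\le c_2^N(N!)^2\mu\le N^{3N}\mu$ once $N\ge c_2$.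
\end{proof}

We work with two radii. The disc $|z|\le\sqrt N$ is where we divide; its radius is a power of $N$, so that Cauchy's estimate gains $N^{-m/2}$ on the $m$th coefficient. The circle $|z|=N$ is where we bound $W$ from above; it is large enough that each zero in $|z|\le2\sqrt N$ costs a power of $N$, and small enough that $e^{\alpha|z|}\le N^N$.

\begin{lemma}\label{lem:factor}
Let $R=\sqrt N$. Then $W=PU$, where $P$ is a monic polynomial of degree $Z\le20N$, and $U$ is entire, has no zero in $|z|\le2R$, and satisfies $|U|\ge N^{-70N}$ on $|z|\le R$.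
\end{lemma}

\begin{proof}
On $|z|\le N$ we have $|W|\le N\cdot N^{N-1}(1+e^{\alpha N})\le N^{2N}$. By Lemma~\ref{lem:lower} there is $z_0$ with $|z_0|\le1$ and $|W(z_0)|\ge N^{-3N}$. Let $z_1,\dots,z_Z$ be the zeros of $W$ in $|z|\le2R$, repeated according to multiplicity, and put $P=\prod_k(z-z_k)$, $U=W/P$. To remove the zeros without losing the upper bound, consider the entire function
$$\widetilde W=W\prod_{k=1}^Z\frac{N^2-\bar z_kz}{N(z-z_k)}=U\prod_{k=1}^Z\frac{N^2-\bar z_kz}{N}.$$
On $|z|=N$ we have $N^2-\bar z_kz=z(\bar z-\bar z_k)$, so each factor in the first product has modulus $1$, and $|\widetilde W|\le N^{2N}$ on $|z|\le N$ by the maximum principle.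

At $z_0$ each factor in the first product has modulus at least
$$\frac{N^2-2\sqrt N}{N(1+2\sqrt N)}\ge\frac{N^2/2}{3N^{3/2}}=\frac{\sqrt N}{6}\ge N^{1/4}\qquad(N\ge6^4).$$
So $N^{-3N}N^{Z/4}\le|\widetilde W(z_0)|\le N^{2N}$, that is, $Z\le20N$.

For $|z|\le2R$ we have $|\bar z_kz|\le4N<N^2$, so $\widetilde W$ has no zero there. The function $h=\log(N^{2N}/|\widetilde W|)$ is therefore harmonic and nonnegative on $|z|<2R$, and $h(z_0)\le5N\log N$. By (H), $h(0)\le\frac{2R+1}{2R-1}h(z_0)\le2h(z_0)$, and $h(z)\le3h(0)\le30N\log N$ for $|z|\le R$. Thus $|\widetilde W|\ge N^{-30N}$ on $|z|\le R$. There $|N^2-\bar z_kz|/N\le2N$, so the second product gives $|U|\ge N^{-30N}(2N)^{-20N}\ge N^{-70N}$.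
\end{proof}

\subsection*{Dividing, and the final determinant}

\begin{lemma}\label{lem:PA}
For large $N$ there is a monic $P\in\mathbb C[z]$ of degree $Z\le20N$ such that the coefficients $g_m$ of $PA$ satisfy $|g_m|\le N^{71N-m/2}$ for $0\le m<L$.
\end{lemma}

\begin{proof}
Take $u,v,p$ from Lemma~\ref{lem:relation} and $W=PU$ from Lemma~\ref{lem:factor}. In $\mathbb C[[z]]$,
$$PUA=WA=uA+v(B-E)\equiv p-vE\pmod{z^L}.$$
As $U(0)\ne0$, the series $U$ is invertible, and $PA\equiv G\pmod{z^L}$ with $G=(p-vE)/U$ analytic on $|z|<2R$. Each coefficient of $p$ is a sum of at most $2N$ terms $u_ia_{m-i}$, $v_ib_{m-i}$ with $m<N$, so \eqref{eq:norm} and Lemma~\ref{lem:E} give on $|z|\le R$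
$$|p|\le2N^2Ke^{\psi(N)}R^N,\qquad|vE|\le2N\|f_0\|R^Ne^{\alpha R}.$$
Since $R^N=N^{N/2}$ and $\psi(N)=o(N\log N)$, we get $|p-vE|\le N^N$ and $|G|\le N^{71N}$ on $|z|\le R$ for large $N$. Now (C) gives $|g_m|\le N^{71N}R^{-m}$.
\end{proof}

The bound of Lemma~\ref{lem:PA} is useful only for $m>142N$, and this dictates determinants of size several hundred times $N$.

\begin{proof}[Proof of Proposition~\ref{prop:rational}]
Let $N$ be large and $n=400N$. Consider the integer matrix with columns $n\le m<L$ and rows $\mathbf a_i=(a_{m-i})_m$, $0\le i<n$. Write $P=\sum_{k=0}^ZP_kz^k$ with $P_Z=1$. For $Z\le i<n$ replace $\mathbf a_i$ by $\sum_{k=0}^ZP_k\mathbf a_{i-Z+k}$. This multiplies the matrix on the left by a lower triangular matrix with diagonal entries $1$, so the $n\times n$ minors are unchanged. The new entry in column $m$ is $\sum_kP_ka_{m-i+Z-k}=g_{m-i+Z}$. Since $n-i+Z\le m-i+Z\le m<L$, its modulus is at most $N^{71N-(n-i+Z)/2}$. The first $Z$ rows keep entries bounded by $e^{\psi(L)}$. We have $\sum_{i=Z}^{n-1}(n-i+Z)\ge\sum_{j=1}^{n-Z}j\ge(n-Z)^2/2$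 and $n-Z\ge380N$, so every $n\times n$ minor $D$ satisfies
$$|D|\le n!\;e^{20N\psi(L)}\,N^{71Nn}\,N^{-(n-Z)^2/4}\le\exp\Bigl(\bigl(71\cdot400-\tfrac{380^2}{4}+o(1)\bigr)N^2\log N\Bigr).$$
As $71\cdot400=28400<36100=380^2/4$, we get $|D|<1$ and $D=0$. So the rows are linearly dependent over $\mathbb Q$. Reading the relation as the coefficients of a polynomial $w_N$, we obtain $w_N\ne0$ and $q_N$ in $\mathbb Q[z]$ of degree less than $400N$ with $w_NA-q_N\in z^{1200N}\mathbb Q[[z]]$.

These approximations are good enough to coincide. The polynomial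
$$w_Nq_{N+1}-w_{N+1}q_N=w_{N+1}(w_NA-q_N)-w_N(w_{N+1}A-q_{N+1})$$
lies in $z^{1200N}\mathbb Q[[z]]$ and has degree less than $400(2N+1)\le1200N$, so it is zero. Hence $\varphi=q_N/w_N$ does not depend on $N$ for large $N$. In the field of formal Laurent series, $w_N(A-\varphi)$ has order at least $1200N$ at $0$ and $w_N$ has order less than $400N$, so $A-\varphi$ has order at least $800N$ for all large $N$. Thus $A=\varphi\in\mathbb Q(z)$.

For $B$ we reflect. The functions $\tilde f_n(x)=(-1)^nf_n(\alpha-x)$ satisfy $\tilde f_{n+1}'(x)=(-1)^{n+2}f_n(\alpha-x)=\tilde f_n(x)$, so they form an integral chain. By \eqref{eq:norm}, $\log^+|\tilde f_n(0)|=\log^+|b_n|=o(n\log n)$. Its series of values at $0$ is $B(-z)$, which is rational by what we just proved.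
\end{proof}

\begin{remark}
The growth hypothesis was used three times: for the factors $e^{2N\psi(L)}$ and $e^{20N\psi(L)}$ in the two determinant bounds, and for the size of $p$. If $\psi(n)$ is of order $n\log n$, these factors have the same order $\exp(cN^2\log N)$ as the gains. The conclusion then fails: by Proposition~\ref{prop:poles} below, the series $A$ and $B$ of the chain in Theorem~\ref{thm:sharp} are not both rational.
\end{remark}

\section{The poles}\label{sec:poles}

The following proposition, combined with Proposition~\ref{prop:rational}, gives (a)$\Rightarrow$(c) and completes the proof of Theorem~\ref{thm:slow}. We recall that an \emph{algebraic integer} is a root of a monic polynomial in $\mathbb Z[z]$, that products of algebraic integers are algebraic integers, and that a rational algebraic integer lies in $\mathbb Z$.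

\begin{proposition}\label{prop:poles}
If a nonzero integral chain on $[0,\alpha]$ has $A,B\in\mathbb Q(z)$, then $\alpha\in S_d$ for some squarefree integer $d\ne0$.
\end{proposition}

\begin{proof}
The series $A$ and $B$ converge near $0$, so the identity $B=e^{\alpha z}A+E$ of Lemma~\ref{lem:E} holds between meromorphic functions on $\mathbb C$.

\emph{$A$ has a pole.} Otherwise $A$ is a polynomial. Then the rational function $B$ is entire, hence a polynomial, and $a_n=b_n=0$ for $n\ge n_1$. For such $n$, \eqref{eq:parts} gives $\int_0^\alpha f_nq=0$ for every polynomial $q$, so $f_n=0$ by (W). Differentiating, all $f_i$ vanish, although the chain is nonzero.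

\emph{The value of $e^{\alpha z}$ at the poles.} Let $\lambda$ be a pole of $A$, of order $r$. Write $A=p/q$ as in (F). Then $q(\lambda)=0$ and $q(0)=1$, so $\lambda\ne0$, and $1/\lambda$ is a root of the monic polynomial $z^{\deg q}q(1/z)\in\mathbb Z[z]$. Thus $1/\lambda$ is an algebraic integer. Let $F\subset\mathbb C$ be a finite Galois extension of $\mathbb Q$ containing $\lambda$, with group $\Gamma$; an element of $F$ fixed by $\Gamma$ is rational.

Since $E$ is entire and $e^{\alpha z}$ has no zero, $B$ has a pole of the same order as $A$ at each pole $\lambda'$ of $A$, and the leading Laurent coefficients of $B$ and $A$ at $\lambda'$ have ratio $e^{\alpha\lambda'}$. The leading coefficient $\ell_A$ at $\lambda$ is the value at $\lambda$ of $(z-\lambda)^rA$, a rational function with coefficients in $F$ that has neither a zero nor a pole there. So $\ell_A\in F^*$. Applying $\tau\in\Gamma$ to the coefficients fixes $A$ and shows that $(z-\tau(\lambda))^rA$ takes the nonzero value $\tau(\ell_A)$ at $\tau(\lambda)$. The same holds for $B$ and $\ell_B$. With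 $\beta=\ell_B/\ell_A\in F^*$ we obtain
\begin{equation}\label{eq:galois}
e^{\alpha\tau(\lambda)}=\tau(\beta)\qquad\text{for all }\tau\in\Gamma .
\end{equation}

\emph{The conjugates of $\lambda$ are $\pm\lambda$.} Let $\chi(\tau)=\tau(\lambda)/\lambda$ and $\ell=\alpha\lambda\ne0$. By \eqref{eq:galois}, both $e^\ell=\beta$ and $e^{\chi(\tau)\ell}=\tau(\beta)$ are algebraic, so (GS) forces the algebraic number $\chi(\tau)$ to be rational. Then $\sigma\tau(\lambda)=\sigma(\chi(\tau)\lambda)=\chi(\tau)\chi(\sigma)\lambda$, so $\chi$ is a homomorphism from the finite group $\Gamma$ to $\mathbb Q^*$. Its values have finite order, so $\chi(\tau)=\pm1$. Hence $\lambda^2$ is fixed by $\Gamma$ and is rational. The number $1/\lambda^2$ is a rational algebraic integer, that is, a nonzero integer, and we write it as $dk^2$ with $d$ squarefree and $k\ge1$. Choose the square root $\sqrt d=1/(k\lambda)\in F$.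

\emph{Conclusion.} Put $\gamma=\beta^k=e^{\alpha k\lambda}$. This power is not the one we want unless it equals $e^{\alpha/\sqrt d}$, and it does: $k\lambda=1/\sqrt d$. For $\tau\in\Gamma$ with $\chi=\chi(\tau)=\pm1$ we have $\tau(\sqrt d)=1/(k\chi\lambda)=\chi\sqrt d$ and, by \eqref{eq:galois}, $\tau(\gamma)=e^{\alpha k\chi\lambda}=\gamma^\chi$. Therefore
$$\cosh\frac{\alpha}{\sqrt d}=\frac{\gamma+\gamma^{-1}}2\qquad\text{and}\qquad\sqrt d\,\sinh\frac{\alpha}{\sqrt d}=\sqrt d\;\frac{\gamma-\gamma^{-1}}2$$
are elements of $F$ fixed by every $\tau\in\Gamma$: for $\chi=-1$ the first is symmetric in $\gamma,\gamma^{-1}$, and in the second both factors change sign. So both numbers are rational, and $\alpha\in S_d$.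
\end{proof}

\begin{remark}
Fatou's lemma is what makes $1/\sqrt d$ an integer multiple of $\lambda$. From $\lambda^2\in\mathbb Q$ alone we would have $\lambda=j/(k\sqrt d)$ with integers $j,k\ge1$, and $\beta^k=e^{j\alpha/\sqrt d}$ would show only that $j\alpha\in S_d$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Does there exist an infinite sequence of differentiable functions $f0,f1,f2,\ldots:[0,1]\to\mathbb R$, not all the zero function, such that, for all $i$,}
\texttt{https://math.techqa.club/\allowbreak does-there-\allowbreak exist-a-\allowbreak sequence-of-\allowbreak antiderivatives-\allowbreak f-0-f-1-f-2-\allowbreak dots-with-\allowbreak f-i-0-f-i-1-\allowbreak integers-\allowbreak 4675411}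

\end{thebibliography}
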